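# Random signs and $L_p$ norms: Hanner's inequality for $n$ functions

## Three bumps with random signs

Fix $p\ge 1$ and cut $(0,1)$ into three equal intervals. Let $f_i$ be the function equal to $3^{1/p}$ on the $i$-th interval and $0$ elsewhere, so that $\|f_i\|_p=1$, where $\|f\|_p=(\int_0^1|f|^p)^{1/p}$. Let $\epsilon_1,\epsilon_2,\epsilon_3$ be independent signs, each uniform on $\{-1,1\}$, and let $\mathbb E$ be the expectation over the signs. We combine the functions with random signs in two ways.

If we first add the functions and then take the norm, the disjoint supports make the signs invisible: $\|\sum\epsilon_if_i\|_p^p=3$ always. If we first take norms and then add, we get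
$$\mathbb E\Big|\sum_{i=1}^3\epsilon_i\|f_i\|_p\Big|^p=\mathbb E|\epsilon_1+\epsilon_2+\epsilon_3|^p=\tfrac14\cdot 3^p+\tfrac34 ,$$
because $|\epsilon_1+\epsilon_2+\epsilon_3|$ is $3$ with probability $\frac14$ and $1$ with probability $\frac34$. Now $\frac14(3^p+3)\le 3$ exactly when $3^p\le 9$, that is, when $p\le 2$. For $p>2$ the comparison is reversed.

Next let two of the bumps overlap: $f_1=f_2=2^{1/p}$ on $(0,\frac12)$, and $f_3=2^{1/p}$ on $(\frac12,1)$, all zero elsewhere. The norms are again $1$, so the second quantity is still $\frac14(3^p+3)$. The first is now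
$$\mathbb E\Big\|\sum\epsilon_if_i\Big\|_p^p=\mathbb E|\epsilon_1+\epsilon_2|^p+1=2^{p-1}+1 .$$
The inequality $\frac14(3^p+3)\le 2^{p-1}+1$ says $3^p\le 2\cdot 2^p+1$, or $(3/2)^p-2-2^{-p}\le0$. The left side is increasing in $p$ and vanishes at $p=2$. Again "$\le$" holds for $p\le2$ and fails for $p>2$.

Finally, if $f_1=f_2=f_3=1$, the two quantities are equal for every $p$.

So for $p\le 2$ these examples say that replacing functions by their norms lowers the $p$-th moment of the random sum. For two functions this is a classical fact, Hanner's inequality: for $1\le p\le2$ and $f,g\in L_p$,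
$$\big|\|f\|_p-\|g\|_p\big|^p+(\|f\|_p+\|g\|_p)^p\le\|f+g\|_p^p+\|f-g\|_p^p .$$
Divide by $2$: the left side is $\mathbb E|\epsilon_1\|f\|_p+\epsilon_2\|g\|_p|^p$ and the right side is $\mathbb E\|\epsilon_1f+\epsilon_2g\|_p^p$. The conjecture that the same holds for any number of functions in $L_p(0,1)$, $1<p\le2$, is taken from "Notes on Alexandros Eskenazis Rennes lectures january 26th 2023", https://metric2011.wordpress.com/2023/01/27/notes-on-alexandros-eskenazis-rennes-lectures-january-26th-2023/. It is true. Here is what we shall prove.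

**Theorem A.** Let $1<p\le2$, $n\ge1$, and $f_1,\dots,f_n\in L_p(X,\mu)$, real or complex, on any measure space. Then
$$\mathbb E\Big|\sum_{i=1}^n\epsilon_i\|f_i\|_p\Big|^p\le\mathbb E\Big\|\sum_{i=1}^n\epsilon_if_i\Big\|_p^p. \tag{1}$$

**Theorem B.**

1. For $2\le p<\infty$ the inequality (1) holds with $\ge$ in place of $\le$. For $p=1$ it holds as stated.
2. All this remains true for $f_i\in L_p(X,\mu;H)$, with $H$ a Hilbert space.
3. Equality, for real $f_i$, $1<p<\infty$, $p\ne2$: equality holds in (1) if and only if the functions $|f_i|/\|f_i\|_p$, over those $i$ with $f_i\neq0$, coincide a.e.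
4. Optimal range, already for $n=2$ and real $L_p(0,1)$, $0<p<\infty$: "$\le$" (as in (1)) holds for all $f_1,f_2$ if and only if $1\le p\le2$; "$\ge$" holds for all $f_1,f_2$ if and only if $p\ge2$.

In part 4, for $p<1$, the symbol $\|f\|_p$ is defined by the same formula although it is no longer a norm.

## A function of $n$ nonnegative variables

This section turns (1) into a convexity statement about one explicit function. Write $\mathbb R^n_+=[0,\infty)^n$ and put
$$\Phi(a)=\mathbb E\Big|\sum_{i=1}^n\epsilon_ia_i^{1/p}\Big|^p,\qquad a\in\mathbb R^n_+. \tag{2}$$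
For instance, when $n=2$, $\Phi(a)=\frac12\big(a_1^{1/p}+a_2^{1/p}\big)^p+\frac12\big|a_1^{1/p}-a_2^{1/p}\big|^p$, and for $p=2$ (any $n$) $\Phi(a)=\sum a_i$. The function $\Phi$ is continuous and homogeneous of degree one: $\Phi(ra)=r\Phi(a)$ for $r\ge0$.

Let $f_1,\dots,f_n$ be real. Fix $t\in X$ and set $\operatorname{sgn}0:=1$. The signs $\epsilon_i\operatorname{sgn}f_i(t)$ have the same joint law as the $\epsilon_i$, hence
$$\mathbb E\Big|\sum\epsilon_if_i(t)\Big|^p=\Phi(a(t)),\qquad a(t)=\big(|f_1(t)|^p,\dots,|f_n(t)|^p\big). \tag{3}$$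
Integrate over $t$: the right side of (1) is $\int\Phi(a(t))\,d\mu(t)$. The left side is $\Phi(\bar a)$ with $\bar a_i=\|f_i\|_p^p=\int a_i(t)\,d\mu(t)$. So (1) is a Jensen-type inequality $\Phi(\int a\,d\mu)\le\int\Phi(a)\,d\mu$. On a probability space it would follow from convexity of $\Phi$; on a general measure space we shall use homogeneity as well.

Nothing is lost by asking for convexity. Given $\alpha,\beta\in\mathbb R^n_+$, let $f_i=\alpha_i^{1/p}$ on $(0,\frac12)$ and $f_i=\beta_i^{1/p}$ on $(\frac12,1)$. Then $\bar a=\frac12(\alpha+\beta)$, and (1) reads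
$$\Phi\Big(\frac{\alpha+\beta}2\Big)\le\frac{\Phi(\alpha)+\Phi(\beta)}2 . \tag{4}$$
So (1) on $(0,1)$ forces midpoint convexity of $\Phi$, and the reversed inequality forces midpoint concavity. This remark is valid for every $p>0$. The task is to prove that $\Phi$ is convex for $1<p<2$ and concave for $p>2$.

## The second derivative, and two functions by hand

We compute the second derivative of $\Phi$ along a line. Let $a(s)=a+sb$ stay in $(0,\infty)^n$, and put $x_i=a_i(s)^{1/p}$ and $w_i=b_i/(p\,a_i(s))$. Then
$$x_i'=\tfrac1pa_i^{1/p-1}b_i=x_iw_i,\qquad w_i'=-\frac{b_i^2}{p\,a_i^2}=-p\,w_i^2,\qquad x_i''=x_iw_i^2-p\,x_iw_i^2=(1-p)x_iw_i^2 .$$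
With
$$S=\sum\epsilon_ix_i,\qquad T=\sum\epsilon_ix_iw_i,\qquad U=\sum\epsilon_ix_iw_i^2$$
this says $S'=T$ and $S''=(1-p)U$. Where $S\ne0$, $(|S|^p)'=p|S|^{p-2}S\,S'$ and
$$(|S|^p)''=p(p-1)|S|^{p-2}T^2+p|S|^{p-2}S\,(1-p)U=p(p-1)|S|^{p-2}(T^2-SU).$$
Therefore
$$\frac{d^2}{ds^2}\Phi(a(s))=p(p-1)\,\mathbb E\big[|S|^{p-2}(T^2-SU)\big] \tag{5}$$
wherever $S_\epsilon\ne0$ for every sign pattern $\epsilon$; here $S_\epsilon$ is the value of $S$ at $\epsilon$. This holds for every $p>0$. If $p>2$, then $u\mapsto|u|^p$ is $C^2$ on all of $\mathbb R$, and (5) holds everywhere, with $|S|^{p-2}=0$ where $S=0$.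

The quadratic expression in (5) simplifies. Expanding the products,
$$SU-T^2=\sum_{i,j}\epsilon_i\epsilon_jx_ix_j(w_j^2-w_iw_j),$$
and symmetrizing in $i,j$ turns the bracket into $\frac12(w_i-w_j)^2$. The terms with $i=j$ vanish, so
$$SU-T^2=\sum_{i<j}\epsilon_i\epsilon_jx_ix_j(w_i-w_j)^2,\qquad\text{in particular}\quad\mathbb E(SU-T^2)=0. \tag{6}$$

For $n=2$ we are nearly done. With probability $\frac12$ we have $\epsilon_1\epsilon_2=1$ and $|S|=x_1+x_2$; with probability $\frac12$ we have $\epsilon_1\epsilon_2=-1$ and $|S|=|x_1-x_2|$. So, where $x_1\ne x_2$,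
$$\frac{d^2}{ds^2}\Phi=\tfrac12p(p-1)x_1x_2(w_1-w_2)^2\big(|x_1-x_2|^{p-2}-(x_1+x_2)^{p-2}\big). \tag{7}$$
Since $x_1+x_2>|x_1-x_2|$, this is $\ge0$ for $1<p<2$ and $\le0$ for $p>2$.

## Three functions: where the pairwise argument stops

For general $n$, (5) and (6) give
$$\frac{d^2}{ds^2}\Phi=-p(p-1)\sum_{i<j}x_ix_j(w_i-w_j)^2\;\mathbb E\big[\epsilon_i\epsilon_j|S|^{p-2}\big].$$
For $1<p<2$ it is tempting to imitate $n=2$ and prove $\mathbb E[\epsilon_i\epsilon_j|S|^{p-2}]\le0$ for each pair: when $\epsilon_i=\epsilon_j$, the sum $|S|$ should tend to be larger, so $|S|^{p-2}$ smaller. This already fails for $n=3$. Take $p=\frac32$ and $x=(12,12,25)$. By symmetry we may fix $\epsilon_3=1$. The patterns $(\epsilon_1,\epsilon_2)=(+,+),(+,-),(-,+),(-,-)$ give $|S|=49,25,25,1$, so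
$$\mathbb E\big[\epsilon_1\epsilon_2|S|^{-1/2}\big]=\tfrac14\Big(\tfrac17-\tfrac15-\tfrac15+1\Big)=\tfrac{13}{70}>0 .$$
The culprit is the pattern $(+,+,-)$ (up to a global sign), in which $\epsilon_1\epsilon_2=1$ while $S$ is nearly $0$. As $x_3\to x_1+x_2$ the coefficient of the pair $\{1,2\}$ even tends to $+\infty$.

The other two pairs rescue the sum here: $\mathbb E[\epsilon_1\epsilon_3|S|^{-1/2}]=\mathbb E[\epsilon_2\epsilon_3|S|^{-1/2}]=\frac14(\frac17-1)=-\frac3{14}$, and therefore
$$\frac{d^2}{ds^2}\Phi=p(p-1)\Big[\tfrac{450}7\big((w_1-w_3)^2+(w_2-w_3)^2\big)-\tfrac{936}{35}(w_1-w_2)^2\Big]\ge p(p-1)\,\tfrac{27}5\,(w_1-w_2)^2 ,$$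
using $(w_1-w_3)^2+(w_2-w_3)^2\ge\frac12(w_1-w_2)^2$. What helped is that the numbers $(w_i-w_j)^2$ are not arbitrary nonnegative weights: they are squared differences. An argument that treats the pairs separately cannot see this.

## Planar vectors behind the second derivative

To keep the structure of the $w_i$, we interpret (5) geometrically. Let $v_i=(x_i,\eta x_iw_i)\in\mathbb R^2$ with $\eta$ small, and compare
$$V=\sum\epsilon_iv_i=(S,\eta T)\qquad\text{with}\qquad\rho=\sum\epsilon_i|v_i|=S+\tfrac12\eta^2U+O(\eta^4).$$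
If all $S_\epsilon\neq0$, then $|V|^p=|S|^p+\frac p2\eta^2|S|^{p-2}T^2+O(\eta^4)$ and $|\rho|^p=|S|^p+\frac p2\eta^2|S|^{p-2}SU+O(\eta^4)$, so
$$\mathbb E|V|^p-\mathbb E|\rho|^p=\tfrac p2\eta^2\,\mathbb E\big[|S|^{p-2}(T^2-SU)\big]+O(\eta^4).$$
Up to a positive factor, the coefficient of $\eta^2$ is the second derivative of $\Phi$. So we would like to know that, for vectors, replacing $v_i$ by the lengths $|v_i|$ lowers the $p$-th moment when $1<p<2$ and raises it when $p>2$. Second moments are equal: $\mathbb E|V|^2=\sum|v_i|^2=\mathbb E\rho^2$.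

Powers are awkward, so we replace them by simpler functions. For $\lambda>0$ consider $t\mapsto(t-\lambda)_+^2$ on $[0,\infty)$, where $u_+=\max(u,0)$. Substituting $\lambda=tu$,
$$\int_0^\infty(t-\lambda)_+^2\lambda^{p-3}\,d\lambda=C\,t^p\ \ (p>2),\qquad\int_0^\infty\big[t^2-(t-\lambda)_+^2\big]\lambda^{p-3}\,d\lambda=C'\,t^p\ \ (1<p<2),$$
with positive constants depending on $p$. The second integral converges because the bracket is at most $2t\lambda$, and equals $t^2$ for $\lambda\ge t$. The function $(t-\lambda)_+^2$ enters with a plus sign for $p>2$ and with a minus sign for $p<2$. Hence a single inequality, $\mathbb E(|V|-\lambda)_+^2\le\mathbb E(|\rho|-\lambda)_+^2$ for all $\lambda$, would serve both ranges. That inequality is the heart of the proof, and it holds in every dimension.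

## A Euclidean inequality by Gaussian averaging

We recall two tools. The Walsh functions $W_A(\epsilon)=\prod_{i\in A}\epsilon_i$, $A\subset\{1,\dots,n\}$, form an orthonormal basis of the real functions on $\{-1,1\}^n$ with inner product $\mathbb E[gh]$. So $c=\sum_A\hat c(A)W_A$ with $\hat c(A)=\mathbb E[cW_A]$, and $\mathbb Ec^2=\sum_A\hat c(A)^2$. For example, the majority function of three signs is $\operatorname{sgn}(\epsilon_1+\epsilon_2+\epsilon_3)=\frac12(\epsilon_1+\epsilon_2+\epsilon_3)-\frac12\epsilon_1\epsilon_2\epsilon_3$. Secondly, if $G$ is a standard Gaussian vector in $\mathbb R^d$, then $\langle G,u\rangle$ is Gaussian with mean $0$ and variance $|u|^2$, so $\mathbb E|\langle G,u\rangle|=\sqrt{2/\pi}\,|u|$. With $\kappa=\sqrt{\pi/2}$,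
$$\kappa\,\mathbb E|\langle G,u\rangle|=|u|\qquad(u\in\mathbb R^d).$$

**Lemma 1.** Let $v_1,\dots,v_n\in\mathbb R^d\setminus\{0\}$, $V=\sum\epsilon_iv_i$, $\rho=\sum\epsilon_i|v_i|$, $\lambda>0$. Then
$$\mathbb E(|V|-\lambda)_+^2\le\mathbb E(|\rho|-\lambda)_+^2. \tag{8}$$

Before the proof, an example. Let $v_1,v_2$ be the standard basis of $\mathbb R^2$. Then $|V|=\sqrt2$ always, while $|\rho|$ is $2$ or $0$ with probability $\frac12$ each. So (8) says $(\sqrt2-\lambda)_+^2\le\frac12(2-\lambda)_+^2$. For $\lambda\le\sqrt2$ the difference of the two sides is $(2\sqrt2-2)\lambda-\frac12\lambda^2$, which is nonnegative as long as $\lambda\le4\sqrt2-4$, and $4\sqrt2-4>\sqrt2$. For $\lambda>\sqrt2$ the left side is zero. Notice that $|V|>|\rho|$ on half of the patterns, so (8) cannot be proved pattern by pattern.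

How should one compare? The number $(|V|-\lambda)_+$ is the distance from $V$ to the closed ball of radius $\lambda$, so any function $b(\epsilon)$ with values in that ball gives an upper bound $\mathbb E|V-b|^2$ for the left side. On the right side the optimal scalar competitor is known: it is $\rho$ truncated to $[-\lambda,\lambda]$, call it $c(\epsilon)$. We must transplant the scalar function $c$ into a vector function $b$ so that

* (i) $|b(\epsilon)|\le\lambda$ for every $\epsilon$,
* (ii) $\mathbb E|b|^2\le\mathbb Ec^2$,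
* (iii) $\mathbb E\langle V,b\rangle=\mathbb E\rho c$.

Only the degree-one Walsh coefficients matter for (iii), so one might try $b=\sum_i\hat c(\{i\})\,\epsilon_i\,v_i/|v_i|$. This satisfies (ii) and (iii) but can violate (i): for $d=1$, $n=3$, $v_i=1$, $\lambda=1$, the truncation $c$ is the majority function, and the proposed $b$ equals $\frac32>1$ at $\epsilon=(1,1,1)$. The higher Walsh terms of $c$ have to be kept, and we need a place to put them.

Look at $V$ along a direction $g\in\mathbb R^d$: $\langle g,V\rangle=\sum\epsilon_i\operatorname{sgn}\langle g,v_i\rangle\,|\langle g,v_i\rangle|$. Seen from $g$, the problem is scalar with signs $\epsilon_i\operatorname{sgn}\langle g,v_i\rangle$. So let $g$ propose the scalar $c$ evaluated at those signs, acting along $g$, and average over a Gaussian $g$.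

**Proof of Lemma 1.** Let $c(\epsilon)=\max(-\lambda,\min(\lambda,\rho))$. Then $|c|\le\lambda$ and $|\rho-c|=(|\rho|-\lambda)_+$. Let $G$ be standard Gaussian in $\mathbb R^d$, $s_i=\operatorname{sgn}\langle G,v_i\rangle$ (almost surely $\pm1$, because $v_i\ne0$), and
$$b(\epsilon)=\kappa\,\mathbb E_G\big[G\,c(\epsilon_1s_1,\dots,\epsilon_ns_n)\big]\in\mathbb R^d .$$

**Step 1: $b$ stays in the ball.** This gives (i). For a unit vector $u$,
$$\langle b(\epsilon),u\rangle=\kappa\,\mathbb E_G\big[\langle G,u\rangle\,c(\epsilon s)\big]\le\lambda\,\kappa\,\mathbb E|\langle G,u\rangle|=\lambda,$$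
and taking the supremum over $u$ gives $|b(\epsilon)|\le\lambda$.

**Step 2: Walsh coefficients of $b$.** This gives (ii). Since $W_A(\epsilon s)=W_A(\epsilon)W_A(s)$,
$$b(\epsilon)=\sum_A\hat c(A)\,W_A(\epsilon)\,m_A,\qquad m_A=\kappa\,\mathbb E_G[G\,W_A(s)].$$
For unit $u$, $\langle m_A,u\rangle\le\kappa\,\mathbb E|\langle G,u\rangle|=1$, because $|W_A(s)|=1$. So $|m_A|\le1$. By orthonormality of the $W_A$,
$$\mathbb E|b|^2=\sum_A\hat c(A)^2|m_A|^2\le\sum_A\hat c(A)^2=\mathbb Ec^2 .$$

**Step 3: the degree-one part.** This gives (iii). Let $e=v_i/|v_i|$. In $m_{\{i\}}=\kappa\,\mathbb E[G\operatorname{sgn}\langle G,e\rangle]$ the component along $e$ is $\kappa\,\mathbb E|\langle G,e\rangle|=1$. If $u\perp e$, then $\langle G,u\rangle$ is independent of $\langle G,e\rangle$ and has mean zero, so the component along $u$ is $0$. Thus $m_{\{i\}}=v_i/|v_i|$. By Step 2, $\mathbb E[\epsilon_ib]=\hat c(\{i\})m_{\{i\}}$, whence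
$$\mathbb E\langle V,b\rangle=\sum_i\langle v_i,\mathbb E[\epsilon_ib]\rangle=\sum_i\hat c(\{i\})|v_i|=\sum_i|v_i|\,\mathbb E[\epsilon_ic]=\mathbb E[\rho c].$$

**Step 4: comparison of distances.** Now we combine (i), (ii), (iii) with $\mathbb E|V|^2=\sum|v_i|^2=\mathbb E\rho^2$:
$$\begin{aligned}\mathbb E(|V|-\lambda)_+^2&\le\mathbb E|V-b|^2=\mathbb E|V|^2-2\,\mathbb E\langle V,b\rangle+\mathbb E|b|^2\\&\le\mathbb E\rho^2-2\,\mathbb E[\rho c]+\mathbb Ec^2=\mathbb E(\rho-c)^2=\mathbb E(|\rho|-\lambda)_+^2.\qquad\blacksquare\end{aligned}$$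

As a check, return to the two basis vectors with $0<\lambda\le2$. Here $c=\frac\lambda2(\epsilon_1+\epsilon_2)$ and $b=\frac\lambda2(\epsilon_1,\epsilon_2)$. Indeed $|b|=\lambda/\sqrt2\le\lambda$ and $\mathbb E|b|^2=\lambda^2/2=\mathbb Ec^2$, while $\mathbb E\langle V,b\rangle=\lambda=\mathbb E[\rho c]$.

## Expanding the Euclidean inequality to second order

We now feed the nearly parallel vectors $v_i=(x_i,\eta x_iw_i)$ into Lemma 1. To get strict convexity later we also record a range of $\lambda$ in which the resulting quantity can be computed exactly. Let $x\in(0,\infty)^n$ and $w\in\mathbb R^n$, with $S,T,U$ as before. For $\lambda>0$ put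
$$R_\lambda=\mathbb E\Big[\mathbf 1_{|S|>\lambda}\Big(1-\frac\lambda{|S|}\Big)(SU-T^2)\Big].$$

**Lemma 2.** (a) $R_\lambda\ge0$ for all $\lambda>0$ outside the finite set $\{|S_\epsilon|\}$.

(b) If $n\ge2$, $\sigma=\sum x_i$, $m=\min x_i$ and $\sigma-m<\lambda<\sigma$, then
$$R_\lambda=2^{1-n}\Big(1-\frac\lambda\sigma\Big)\sum_{i<j}x_ix_j(w_i-w_j)^2 .$$

**Proof of (a).** Apply Lemma 1 in $\mathbb R^2$ to $v_i=(x_i,\eta x_iw_i)$ and let $\eta\to0$. We have $|v_i|=x_i\sqrt{1+\eta^2w_i^2}=x_i(1+\frac12\eta^2w_i^2)+O(\eta^4)$, so $V=(S,\eta T)$ and $\rho=S+\frac12\eta^2U+O(\eta^4)$. There are finitely many sign patterns, and for each of them $|S|\ne\lambda$. If $|S|<\lambda$, then $|V|<\lambda$ and $|\rho|<\lambda$ for small $\eta$, and the pattern contributes nothing to either side of (8). If $|S|>\lambda$, then $S\ne0$ and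
$$|V|=|S|+\tfrac12\eta^2\frac{T^2}{|S|}+O(\eta^4),\qquad|\rho|=|S|+\tfrac12\eta^2\operatorname{sgn}(S)\,U+O(\eta^4).$$
Subtracting $\lambda$ and squaring,
$$(|\rho|-\lambda)_+^2-(|V|-\lambda)_+^2=\eta^2(|S|-\lambda)\Big(\operatorname{sgn}(S)U-\frac{T^2}{|S|}\Big)+O(\eta^4)=\eta^2(|S|-\lambda)\frac{SU-T^2}{|S|}+O(\eta^4).$$
Taking expectations, (8) becomes $0\le\eta^2R_\lambda+O(\eta^4)$. Divide by $\eta^2$ and let $\eta\to0$.

**Proof of (b).** If $\epsilon$ has both a plus and a minus sign, then flipping at least one sign away from $\pm(1,\dots,1)$ costs at least $2m$, that is, $|S_\epsilon|\le\sigma-2m<\lambda$. So only the two patterns $\pm(1,\dots,1)$, of total probability $2^{1-n}$, contribute. On them $|S|=\sigma$, and by (6) $SU-T^2=\sum_{i<j}x_ix_j(w_i-w_j)^2$. $\blacksquare$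

## Convexity for $1<p<2$, concavity for $p>2$

**Proposition 3.** Let $n\ge2$. Then $\Phi$ is continuous and homogeneous of degree $1$ on $\mathbb R^n_+$. For $1<p<2$ it is convex, and strictly convex on every segment in $(0,\infty)^n$ not contained in a line through $0$. For $2<p<\infty$ the same holds with "concave".

**Proof.** Continuity and homogeneity are immediate from (2). Let $a(s)=a+sb\in(0,\infty)^n$ with $x,w,S,T,U$ as in the computation of (5).

**Step 1: writing the second derivative through $R_\lambda$.** The goal is the formula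
$$\frac{d^2}{ds^2}\Phi(a(s))=p(p-1)^2(2-p)\int_0^\infty R_\lambda\,\lambda^{p-3}\,d\lambda, \tag{9}$$
valid for $p>2$ everywhere, and for $1<p<2$ wherever all $S_\epsilon\ne0$.

For $p>2$ we integrate each sign pattern separately. When $S\ne0$,
$$\int_0^{|S|}\Big(1-\frac\lambda{|S|}\Big)\lambda^{p-3}d\lambda=|S|^{p-2}\Big(\frac1{p-2}-\frac1{p-1}\Big)=\frac{|S|^{p-2}}{(p-1)(p-2)},$$
and patterns with $S=0$ contribute $0$. So $\int_0^\infty R_\lambda\lambda^{p-3}d\lambda=\dfrac{\mathbb E\big[|S|^{p-2}(SU-T^2)\big]}{(p-1)(p-2)}$, and comparison with (5) gives (9).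

For $1<p<2$ the weight $\lambda^{p-3}$ is not integrable at $0$, and individual patterns cannot be integrated as they stand. This is where $\mathbb E(SU-T^2)=0$ is used. Since $\mathbf 1_{|S|>\lambda}(1-\lambda/|S|)=1-\min(1,\lambda/|S|)$ when $S\ne0$, (6) gives
$$R_\lambda=\mathbb E\big[(T^2-SU)\min(1,\lambda/|S|)\big].$$
Now each pattern is integrable:
$$\int_0^\infty\min\Big(1,\frac\lambda{|S|}\Big)\lambda^{p-3}d\lambda=\frac1{|S|}\cdot\frac{|S|^{p-1}}{p-1}+\frac{|S|^{p-2}}{2-p}=\frac{|S|^{p-2}}{(p-1)(2-p)},$$
where convergence at $0$ uses $p>1$ and convergence at $\infty$ uses $p<2$. Hence $\int_0^\infty R_\lambda\lambda^{p-3}d\lambda=\dfrac{\mathbb E\big[|S|^{p-2}(T^2-SU)\big]}{(p-1)(2-p)}$, and (5) gives (9) again.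

**Step 2: a strictly positive lower bound.** We bound the integral in (9) from below by a continuous function. By Lemma 2(a), $R_\lambda\ge0$ for almost every $\lambda$, so we may discard all $\lambda$ outside $(\sigma-m,\sigma)$ and use Lemma 2(b) there:
$$\int_0^\infty R_\lambda\lambda^{p-3}d\lambda\ge\delta(x)\sum_{i<j}x_ix_j(w_i-w_j)^2,\qquad\delta(x)=2^{1-n}\int_{\sigma-m}^\sigma\Big(1-\frac\lambda\sigma\Big)\lambda^{p-3}d\lambda>0 .$$
Since $n\ge2$ we have $\sigma-m>0$, so $\delta$ is continuous in $x$. Put
$$D(a(s),b)=p(p-1)^2|2-p|\,\delta(x)\sum_{i<j}x_ix_j(w_i-w_j)^2\ge0,$$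
which is continuous in $(a(s),b)$. In the cases where (9) is valid,
$$\frac{d^2}{ds^2}\Phi(a(s))\ge D(a(s),b)\quad(1<p<2),\qquad\frac{d^2}{ds^2}\Phi(a(s))\le-D(a(s),b)\quad(p>2). \tag{10}$$

**Step 3: when $D$ vanishes.** $D(a(s),b)=0$ exactly when all $w_i=b_i/(p\,a_i(s))$ are equal, that is, when $b$ is a multiple of $a(s)$. If $b=k(a+sb)$, then $(1-ks)b=ka$. Here $ks=1$ would force $ka=0$ with $k\ne0$, hence $a=0$, which is excluded. So $b$ is then a multiple of $a$. Conversely, if $b$ is not a multiple of $a$, then $D(a(s),b)>0$ for every $s$ under consideration.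

**Step 4: segments, for $p>2$.** Fix a segment $\{a+sb:0\le s\le1\}\subset(0,\infty)^n$. If $b=ka$, then $a+sb=(1+sk)a$ with $1+sk>0$, and homogeneity makes $\Phi$ affine on the segment. Otherwise, by Step 3, continuity and compactness, there is $\mu>0$ with $D(a(s),b)\ge2\mu$ for $0\le s\le1$. If $p>2$, then $\Phi$ is $C^2$ on $(0,\infty)^n$ and its second derivative along the segment is at most $-2\mu$ by (10); so $\Phi$ is strictly concave there.

**Step 5: segments, for $1<p<2$.** The case $b=ka$ is as in Step 4. In the other case, (10) is available only where no $S_\epsilon$ vanishes, and a segment might run along a zero set of some $S_\epsilon$. We avoid this by moving the segment slightly. In the coordinates $x_i=a_i^{1/p}$ the set where some $S_\epsilon=0$ is a finite union of hyperplanes, so there are $a^{(k)}\to a$ with $S_\epsilon(a^{(k)})\ne0$ for all $\epsilon$. For large $k$ the shifted segments $a^{(k)}+sb$, $0\le s\le1$, lie in $(0,\infty)^n$, and by uniform continuity of $D$ on a compact neighborhood, $D(a^{(k)}+sb,b)\ge\mu$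 on them.

On such a segment each $S_\epsilon$ is a real-analytic function of $s$ in a neighborhood of $[0,1]$, nonzero at $s=0$, so it has finitely many zeros in $[0,1]$. Because $p>1$, the function $u\mapsto|u|^p$ is $C^1$, and therefore $h_k(s)=\Phi(a^{(k)}+sb)-\frac12\mu s^2$ is $C^1$ on $[0,1]$. Off a finite set it is $C^2$ with $h_k''\ge\mu-\mu=0$ by (10). So $h_k'$ is continuous and nondecreasing on each of finitely many consecutive intervals, hence nondecreasing on $[0,1]$, and $h_k$ is convex. Letting $k\to\infty$, $\Phi(a+sb)-\frac12\mu s^2$ is a pointwise limit of convex functions, hence convex. So $s\mapsto\Phi(a+sb)$ is strictly convex.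

**Step 6: the boundary.** We have convexity (or concavity) on $(0,\infty)^n$. For two points of $\mathbb R^n_+$, add $(\eta,\dots,\eta)$ to both, use the inequality in the open orthant, and let $\eta\to0$, using continuity. $\blacksquare$

## From convexity to norms: a supporting hyperplane

**Proof of Theorem A.** For $p=2$ both sides of (1) equal $\sum\|f_i\|_2^2$, since $\mathbb E\epsilon_i\epsilon_j=0$ for $i\ne j$. Let $1<p<2$. Zero functions may be discarded, and if at most one function remains, (1) is trivial. So let $n\ge2$ and all $f_i\neq0$.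

**Step 1: the supporting hyperplane passes through the origin.** This is what replaces Jensen's inequality when $\mu$ is not a probability measure. Let $\bar a_i=\|f_i\|_p^p>0$. Since $p>1$, $\Phi$ is $C^1$ on $(0,\infty)^n$. Differentiating $\Phi(r\bar a)=r\Phi(\bar a)$ at $r=1$ gives Euler's identity $\Phi(\bar a)=\langle\nabla\Phi(\bar a),\bar a\rangle$. Convexity gives $\Phi(a)\ge\Phi(\bar a)+\langle\nabla\Phi(\bar a),a-\bar a\rangle$ for $a\in(0,\infty)^n$, and by continuity for $a\in\mathbb R^n_+$. The constants cancel: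
$$\Phi(a)\ge\langle\nabla\Phi(\bar a),a\rangle\qquad(a\in\mathbb R^n_+). \tag{11}$$

**Step 2: integration, for real $f_i$.** Insert $a=a(t)$ from (3) into (11) and integrate. Everything is integrable, since $0\le\Phi(a(t))\le(\sum|f_i(t)|)^p$. With $\int a_i(t)\,d\mu=\bar a_i$,
$$\mathbb E\Big\|\sum\epsilon_if_i\Big\|_p^p=\int\Phi(a(t))\,d\mu(t)\ge\langle\nabla\Phi(\bar a),\bar a\rangle=\Phi(\bar a)=\mathbb E\Big|\sum\epsilon_i\|f_i\|_p\Big|^p .$$

**Step 3: complex $f_i$.** We embed the complex space in a real one. The set where some $f_i\ne0$ is a countable union of sets $\{|f_i|>1/k\}$ of finite measure, so we may assume $\mu$ to be $\sigma$-finite and use Tonelli's theorem. Let $c_p=\int_0^{2\pi}|\cos\omega|^pd\omega$. Writing $z$ in polar form, $|\mathrm{Re}(e^{-i\omega}z)|=|z||\cos(\omega-\arg z)|$, so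
$$|z|^p=c_p^{-1}\int_0^{2\pi}|\mathrm{Re}(e^{-i\omega}z)|^p\,d\omega .$$
Hence $f\mapsto c_p^{-1/p}\,\mathrm{Re}(e^{-i\omega}f(t))$ is real-linear and preserves norms, from complex $L_p(X)$ to real $L_p(X\times(0,2\pi))$. Both sides of (1) involve only real combinations and norms, so the real case applies to the images. $\blacksquare$

## The exponents $p=1$ and $p\ge 2$, and Hilbert-space values

**Proof of B(1).** For $p=2$ we have seen equality. For $p>2$ the function $\Phi$ is concave and $C^1$ on $(0,\infty)^n$, so (11) and everything after it hold with the inequality reversed. The discarding of zero functions and the complex case are unchanged. For $p=1$ and real $f_i$, move the absolute value inside the integral and use the sign symmetry (3):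
$$\mathbb E\Big|\sum\epsilon_i\int|f_i|\,d\mu\Big|\le\int\mathbb E\Big|\sum\epsilon_i|f_i|\Big|\,d\mu=\mathbb E\Big\|\sum\epsilon_if_i\Big\|_1 .$$
The complex case follows from the embedding in Step 3 above with $p=1$. $\blacksquare$

**Proof of B(2).** Again we embed isometrically into a real $L_p$ space. View $H$ as a real Hilbert space. Elements of $L_p(X;H)$ take values, almost everywhere, in a separable subspace, so finitely many of them take values in a common separable subspace; let $(e_k)$ be an orthonormal basis of it. As before we may take $\mu$ to be $\sigma$-finite. Let $g_1,g_2,\dots$ be independent standard Gaussians on a probability space $\Omega$. For $h$ in the subspace put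
$$Jh=\|g_1\|_p^{-1}\sum_k\langle h,e_k\rangle g_k .$$
A finite sum $\sum_{k=K}^L\langle h,e_k\rangle g_k$ is Gaussian with variance $\sum_{k=K}^L\langle h,e_k\rangle^2$, so its norm in $L_p(\Omega)$ is $\|g_1\|_p\big(\sum_{k=K}^L\langle h,e_k\rangle^2\big)^{1/2}$. Hence the series converges in $L_p(\Omega)$ and $\|Jh\|_p=|h|$.

For $f\in L_p(X;H)$ with values in the subspace, the partial sums of $\|g_1\|_p^{-1}\sum_k\langle f(t),e_k\rangle g_k(\omega)$ are jointly measurable. The $p$-th power of the $L_p(X\times\Omega)$ norm of the block from $K$ to $L$ is $\int\big(\sum_{k=K}^L\langle f(t),e_k\rangle^2\big)^{p/2}d\mu$, which tends to $0$ as $K,L\to\infty$ by dominated convergence with majorant $|f(t)|^p$. So the series converges in $L_p(X\times\Omega)$, and its sum has norm $\big(\int|f(t)|^pd\mu\big)^{1/p}$. This defines a linear isometry from the subspace-valued functions in $L_p(X;H)$ into real $L_p(X\times\Omega)$, and the real cases of Theorem A and B(1) apply to the images. $\blacksquare$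

## When equality holds

**Proof of B(3).** Discard the zero functions. If at most one function remains, equality holds and the condition is empty. Let $n\ge2$ functions remain, with $\bar a_i=\|f_i\|_p^p>0$.

**Step 1: sufficiency.** If the $|f_i|/\|f_i\|_p$ coincide a.e., then $a(t)=\theta(t)\bar a$ with $\theta\ge0$, and integrating any coordinate gives $\int\theta\,d\mu=1$. By homogeneity $\int\Phi(a(t))\,d\mu=\int\theta\,d\mu\;\Phi(\bar a)=\Phi(\bar a)$, which is equality in (1).

**Step 2: (11) is strict off the ray through $\bar a$.** Let $1<p<2$, let $a\in\mathbb R^n_+$ with $a\notin\mathbb R_+\bar a$, and suppose equality holds in (11) at $a$. The function $\Psi=\Phi-\langle\nabla\Phi(\bar a),\cdot\rangle$ is convex and nonnegative on $\mathbb R^n_+$, and vanishes at $a$ and at $\bar a$. By convexity it is $\le0$ on the segment $[a,\bar a]$, so it vanishes there and $\Phi$ is affine on $[a,\bar a]$. Near $\bar a$ this segment lies in $(0,\infty)^n$. Its direction $a-\bar a$ is not a multiple of $\bar a$, since otherwise $a$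 would be a multiple of $\bar a$, necessarily a nonnegative one. So a subsegment near $\bar a$ is not contained in a line through $0$, and Proposition 3 says $\Phi$ is strictly convex on it: a contradiction.

**Step 3: necessity.** Suppose equality holds in (1). Then $\int\Psi(a(t))\,d\mu=0$ with $\Psi\ge0$, so $\Psi(a(t))=0$ for a.e. $t$, and Step 2 gives $a(t)=\theta(t)\bar a$ for a.e. $t$. That is, $|f_i(t)|/\|f_i\|_p=\theta(t)^{1/p}$ for all $i$. For $p>2$ argue with $-\Phi$ in place of $\Phi$, using strict concavity. $\blacksquare$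

## Which exponents are allowed

**Proof of B(4).** That "$\le$" holds for $1\le p\le2$ and "$\ge$" for $p\ge2$ is contained in Theorem A and B(1). For the negative statements take $n=2$ and functions constant on $(0,\frac12)$ and on $(\frac12,1)$. By (4), "$\le$" would force midpoint convexity of $\Phi$ on $\mathbb R^2_+$, and "$\ge$" would force midpoint concavity.

**Step 1: $p>1$, $p\ne2$.** The segment from $(1,2)$ to $(2,1)$ does not lie on a line through $0$. For $p>2$, $\Phi$ is strictly concave on it by Proposition 3, so midpoint convexity fails and "$\le$" is false. For $1<p<2$, $\Phi$ is strictly convex on it, so "$\ge$" is false.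

**Step 2: $p=1$.** Here $\Phi(a)=\frac12(a_1+a_2)+\frac12|a_1-a_2|=\max(a_1,a_2)$. At the midpoint of $(2,0)$ and $(0,2)$ the value is $1$, and the average of the values is $2$. So midpoint concavity fails and "$\ge$" is false.

**Step 3: $0<p<1$, failure of "$\le$".** Formula (7) holds where $x_1\ne x_2$, since (5) and (6) were derived for every $p>0$ there. Now $p-1<0$, while $|x_1-x_2|^{p-2}>(x_1+x_2)^{p-2}$, so the second derivative is negative whenever $w_1\ne w_2$. Along $(2+s,1)$, $0\le s\le1$, we have $x_1>x_2$, $w_1>0$ and $w_2=0$. Thus $\Phi$ is strictly concave on this segment and midpoint convexity fails.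

**Step 4: $0<p<1$, failure of "$\ge$".** We look at the ridge $a_1=a_2$. In
$$\Phi(1\pm\delta,1)=\tfrac12\big((1\pm\delta)^{1/p}+1\big)^p+\tfrac12\big|(1\pm\delta)^{1/p}-1\big|^p$$
the first term is smooth in $\delta$ near $0$, so its symmetric second difference is $O(\delta^2)$. In the second term, $|(1\pm\delta)^{1/p}-1|=(1+o(1))\,\delta/p$ as $\delta\downarrow0$, and the term vanishes at $\delta=0$. Therefore
$$\tfrac12\big[\Phi(1+\delta,1)+\Phi(1-\delta,1)\big]-\Phi(1,1)=\tfrac12(1+o(1))(\delta/p)^p+O(\delta^2),$$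
which is positive for small $\delta>0$ because $p<2$. So midpoint concavity fails and "$\ge$" is false. $\blacksquare$
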